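\title{The star-free chromatic number of Kneser graphs}

\begin{abstract}
A proper coloring of a graph by positive integers is star-free if no path on three vertices is colored with just two consecutive numbers, and $\chi_s(G)$ is the least $t$ such that $G$ has a star-free coloring with colors in $\{1,\dots,t\}$. We prove the conjecture that $\chi_s(\mathrm{KG}(n,k))=2\chi(\mathrm{KG}(n,k))-2=2n-4k+2$ for all Kneser graphs with $n\ge 2k\ge 4$. For $k\ge 3$ the proof applies Fan's lemma to a labeling that avoids, as long as it can, the colors constrained by star-freeness; it gives the same value when the path is replaced by the star $K_{1,q}$ and $k\ge 3(q-1)$. The case $k=2$ is settled by direct counting.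
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{proper coloring} of a graph $G$ is a map $c$ from $V(G)$ to the positive integers with $c(u)\ne c(v)$ for every edge $uv$, and the chromatic number $\chi(G)$ is the least number of colors in such a map. We write $[t]=\{1,\dots,t\}$. A proper coloring is \emph{star-free} if no path on three vertices is colored with just two consecutive numbers, and the \emph{star-free chromatic number} $\chi_s(G)$ is the least $t$ for which $G$ has a star-free coloring $c:V(G)\to[t]$. Not every number in $[t]$ has to be used, so $\chi_s$ measures the length of the interval from which the colors are drawn.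

If a properly colored path $u\,v\,w$ uses only two colors, then $c(u)=c(w)\neq c(v)$. So a proper coloring is star-free exactly when no vertex $v$ has two neighbors of color $c(v)+1$ or two neighbors of color $c(v)-1$; in other words, two color classes with consecutive numbers induce a graph of maximum degree at most one. Every graph satisfies
\[
\chi(G)\le\chi_s(G)\le 2\chi(G)-1,
\]
because an optimal proper coloring with the odd numbers $1,3,\dots,2\chi(G)-1$ uses no two consecutive numbers. Both ends occur. A complete graph has $\chi_s=\chi$, since all its colors are distinct, and the path on three vertices has $\chi_s=3=2\chi-1$, since its proper colorings with $1$ and $2$ are forbidden. Starting from the coloring with odd numbers, we save one unit whenever two classes with only a matching between them can be moved next to each other. The question is how much can be saved in a given graph, by this or any other means.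

For $n\ge 2k$, the \emph{Kneser graph} $\mathrm{KG}(n,k)$ has the $k$-element subsets of $[n]$ as vertices, two of them being adjacent if and only if they are disjoint. By Lov\'asz's theorem, $\chi(\mathrm{KG}(n,k))=n-2k+2$. One unit can always be saved here: $\mathrm{KG}(2k,k)$ is a perfect matching, and the usual optimal coloring of $\mathrm{KG}(n,k)$ spends its last two colors on a copy of this matching (Section~\ref{sec:upper}). The conjecture posed in \cite{gkc} is that for $k\ge2$ a second unit can never be saved, that is, $\chi_s(\mathrm{KG}(n,k))=2\chi(\mathrm{KG}(n,k))-2$ whenever $n\ge 2k\ge4$. It is known that this holds for $2k\le n\le\frac83k$ and $k\ge 2$, and that $\chi_s(\mathrm{KG}(n,k))\ge\max\{2\chi(\mathrm{KG}(n,k))-10,\ \chi(\mathrm{KG}(n,k))\}$ for all $n\ge 2k\ge4$. We prove the conjecture.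

\begin{theorem}\label{thm:main}
If $n\ge 2k\ge 4$, then $\chi_s(\mathrm{KG}(n,k))=2\chi(\mathrm{KG}(n,k))-2=2n-4k+2$.
\end{theorem}

The argument for $k\ge3$ only uses that a vertex has few neighbors in each of the two adjacent color classes, so we prove it in a form in which the path $K_{1,2}$ is replaced by a larger star. For $q\ge2$, a proper coloring $c$ is \emph{$q$-star-free} if there is no vertex $v$ and color $i$ with $|i-c(v)|=1$ such that $v$ has at least $q$ neighbors of color $i$. A properly colored star $K_{1,q}$ with two colors has its center in one color and all its leaves in the other, so the condition says that no $K_{1,q}$ is colored with two consecutive numbers. Let $\chi_{s,q}(G)$ be the least $t$ for which $G$ has a $q$-star-free coloring with colors in $[t]$. Then $\chi_{s,2}=\chi_s$, and $\chi_{s,q}\le\chi_s$ because the condition weakens as $q$ grows.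

\begin{theorem}\label{thm:q}
If $q\ge2$, $k\ge3(q-1)$ and $n\ge 2k$, then $\chi_{s,q}(\mathrm{KG}(n,k))=2n-4k+2$.
\end{theorem}

With $q=2$ this is Theorem~\ref{thm:main} for $k\ge3$. The upper bound in both theorems is in Section~\ref{sec:upper}. Section~\ref{sec:fan} derives from Fan's lemma a chain of complete bipartite subgraphs carrying $n-2k+2$ colors that alternate between the two sides, with some freedom in the choice of these colors. Section~\ref{sec:crowded} uses the freedom and settles the case $n=2k+2$ by hand, and Section~\ref{sec:count} completes the proof of Theorem~\ref{thm:q} by bounding one set of colors from both sides. Section~\ref{sec:two} treats $k=2$, which the count just misses. Section~\ref{sec:limits} shows that the formula fails for $k=1$, for $k$ small compared with $q$, and for Schrijver graphs.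

\section{The upper bound and the first two cases}\label{sec:upper}

\begin{proposition}\label{prop:upper}
If $n\ge 2k\ge2$ and $q\ge 2$, then $\chi_{s,q}(\mathrm{KG}(n,k))\le\chi_s(\mathrm{KG}(n,k))\le 2n-4k+2$.
\end{proposition}

\begin{proof}
If a $k$-set $F$ meets $[n-2k]$, give it the color $2\min F-1$, an odd number at most $2(n-2k)-1$. The other $k$-sets are subsets of the $2k$-set $W=\{n-2k+1,\dots,n\}$; such a set gets the color $2(n-2k)+1$ if it contains $n$ and $2(n-2k)+2$ otherwise. Two sets of the same color intersect: they have the same minimum, or both contain $n$, or both are $k$-subsets of the $(2k-1)$-set $W\setminus\{n\}$. So the coloring is proper. The only two consecutive numbers that are both used are the last two, and a $k$-subset of $W$ is disjoint from just one other, its complement in $W$. So the coloring is star-free.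
\end{proof}

For $n=2k$ the bound is $2$, and it is attained because the graph has an edge. For $n=2k+1$ and $k\ge2$ the bound is $4$, and degrees show that it is attained. In a star-free coloring with colors in $[3]$, a vertex of color $2$ has at most one neighbor of color $1$ and at most one of color $3$, so its degree is at most $2$. In $\mathrm{KG}(2k+1,k)$ every vertex has degree $\binom{k+1}{k}=k+1\ge3$, so the color $2$ is not used, and two colors do not suffice because $\chi=3$. For larger $n$ the neighbors of a vertex can hide in colors far from its own, and a local argument is no longer enough.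

\section{Alternating chains of colors}\label{sec:fan}

From here to the end of Section~\ref{sec:count} we fix $n\ge 2k\ge 4$ and put $d=n-2k+2$.

A \emph{sign vector} is an element $X$ of $\{+,-,0\}^n$ other than the zero vector. Let $X^+$ and $X^-$ be the sets of coordinates at which $X$ has the entry $+$ and $-$, and let $|X|=|X^+|+|X^-|$. Write $X\preceq Y$ if $X^+\subseteq Y^+$ and $X^-\subseteq Y^-$, and $X\prec Y$ if moreover $X\ne Y$. Sign vectors correspond to the faces of the octahedral sphere, the boundary of the convex hull of the points $\pm e_1,\dots,\pm e_n$ in $\mathbb R^n$, and $\preceq$ is inclusion of faces. Chains of sign vectors are therefore the simplices of the barycentric subdivision of this sphere, and Fan's lemma for this subdivision reads as follows.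

\begin{lemma}[Fan \cite{fan}]\label{lem:fan}
Let $\lambda$ be a map from the sign vectors to $\{\pm1,\dots,\pm M\}$ such that $\lambda(-X)=-\lambda(X)$ for all $X$, and $\lambda(X)+\lambda(Y)\ne0$ whenever $X\preceq Y$. Then there is a chain $X_1\prec\dots\prec X_n$ whose labels have distinct absolute values and, when sorted by absolute value, alternate in sign.
\end{lemma}

For $n=2$ the comparable pairs form a cycle of length $8$ on which antipodal vertices have labels of opposite sign; on the way from a vertex to its antipode the sign changes across some edge, and the two labels there have different absolute values by the second hypothesis.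

Sign vectors enter because $X^+$ and $X^-$ are disjoint, so that every $k$-subset of $X^+$ is adjacent in $\mathrm{KG}(n,k)$ to every $k$-subset of $X^-$. Let $c:V(\mathrm{KG}(n,k))\to[t]$ be a proper coloring. Let $C^+(X)$ and $C^-(X)$ be the sets of colors of the $k$-subsets of $X^+$ and of $X^-$, and let $C(X)=C^+(X)\cup C^-(X)$. Properness gives $C^+(X)\cap C^-(X)=\emptyset$, so each color in $C(X)$ has a well-defined sign in $X$. If $X\preceq Y$, then $C^\pm(X)\subseteq C^\pm(Y)$, so a color keeps its sign when the vector grows. Finally $C^\pm(-X)=C^\mp(X)$.

We want to label $X$ by one of its colors, with its sign. Vectors with small $X^+$ and $X^-$ have no colors and need labels of another kind, and the fewer values these take, the more colors Fan's lemma produces. The number that serves is $\operatorname{alt}(X)$, the length of a longest subsequence of the nonzero entries of $X$ in which the signs alternate. For example, $\operatorname{alt}(+,+,0,-,+)=3$.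

A \emph{rule} is a map $\ell$ that assigns to each sign vector $X$ with $C(X)\neq\emptyset$ a color $\ell(X)\in C(X)$, such that $\ell(-X)=\ell(X)$.

\begin{lemma}\label{lem:chain}
Let $c$ be a proper coloring of $\mathrm{KG}(n,k)$ with colors in $[t]$ and let $\ell$ be a rule. Then there is a chain $Y_1\prec\dots\prec Y_d$ of sign vectors with $C(Y_j)\ne\emptyset$ such that
\begin{enumerate}
\item[(a)] $|Y_j^+|=k-1+a_j$ and $|Y_j^-|=k-1+b_j$ with $a_j,b_j\ge0$ and $a_j+b_j=j$;
\item[(b)] the colors $\ell_j=\ell(Y_j)$ are distinct, and when they are sorted as $c_1<\dots<c_d$, their signs in $Y_d$ alternate.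
\end{enumerate}
\end{lemma}

\begin{proof}
If $\operatorname{alt}(X)\le 2k-2$, let $\lambda(X)=\pm\operatorname{alt}(X)$ with the sign of the first nonzero entry of $X$. If $\operatorname{alt}(X)\ge2k-1$, an alternating subsequence of length $2k-1$ has $k$ entries of one sign, so $C(X)\ne\emptyset$; put $\lambda(X)=\varepsilon\,(2k-2+\ell(X))$, where $\varepsilon$ is the sign of $\ell(X)$ in $X$. Labels of the first kind have absolute value at most $2k-2$, those of the second kind at least $2k-1$.

Replacing $X$ by $-X$ preserves $\operatorname{alt}(X)$ and $\ell(X)$ and reverses both the first sign and the sign of each color, so $\lambda(-X)=-\lambda(X)$. Suppose that $X\preceq Y$ and $\lambda(X)=-\lambda(Y)$. The two labels have the same absolute value, so they are of the same kind.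

If they are of the first kind, then $\operatorname{alt}(X)=\operatorname{alt}(Y)$ and the first nonzero entries of $X$ and $Y$ have opposite signs. Since $Y$ agrees with $X$ wherever $X$ is nonzero, the first nonzero entry of $Y$ comes strictly before that of $X$. A longest alternating subsequence of $X$ starts with the first sign of $X$, for otherwise the first nonzero entry of $X$ could be put in front of it. Putting the first nonzero entry of $Y$ in front of it gives $\operatorname{alt}(Y)\ge\operatorname{alt}(X)+1$, a contradiction. If the labels are of the second kind, then the color $\ell(X)=\ell(Y)$ has opposite signs in $X$ and in $Y$, although a color keeps its sign from $X$ to $Y$.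

So Lemma~\ref{lem:fan} gives a chain $X_1\prec\dots\prec X_n$. The sizes $|X_i|$ increase strictly and lie in $[n]$, so $|X_i|=i$. For $i\le 2k-2$ we have $\operatorname{alt}(X_i)\le i\le 2k-2$, so $X_1,\dots,X_{2k-2}$ have labels of the first kind, and their distinct absolute values exhaust $[2k-2]$. The value $2k-2$ can only be taken by $X_{2k-2}$, whose $2k-2$ nonzero entries therefore alternate: $|X_{2k-2}^+|=|X_{2k-2}^-|=k-1$. The remaining $n-(2k-2)=d$ vectors $Y_j=X_{2k-2+j}$ have labels of the second kind, as no absolute value in $[2k-2]$ is left for them. Part (a) holds because $X_{2k-2}\prec Y_j$ and $|Y_j|=2k-2+j$. The labels of the $Y_j$ are the $d$ largest in absolute value, so they alternate when sorted, and the sign of $\lambda(Y_j)$ is the sign of $\ell_j$ in $Y_j$, hence in $Y_d$. This is (b).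
\end{proof}

We call $\ell_1,\dots,\ell_d$ the \emph{labels} of the chain. By the \emph{sign} of a color in $C(Y_d)$ we mean its sign in $Y_d$; it is also its sign in every $Y_j$ in which it occurs. The labels come in two orders, the order $\ell_1,\dots,\ell_d$ of the chain and the order $c_1<\dots<c_d$ of size, and the proof plays one against the other.

\section{Exposed colors and crowded vectors}\label{sec:crowded}

With the rule $\ell(X)=\max C(X)$, Lemma~\ref{lem:chain} gives $d$ distinct colors, which is the lower bound in Lov\'asz's theorem. We want $2d-2$. So assume, in this section and the next, that $q\ge 2$ and that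
\[
c \text{ is a $q$-star-free coloring of } \mathrm{KG}(n,k) \text{ with colors in } [t],\qquad t=2d-3 .
\]
We look for a contradiction. The $d$ labels are too many to lie in $[2d-3]$ at distance two or more from each other, so some $c_u$ and $c_{u+1}$ are consecutive numbers, and they have opposite signs. This is the situation that $q$-star-freeness restricts.

\begin{definition}
Let $X$ be a sign vector. A color $i\in C^\varepsilon(X)$ is \emph{exposed} in $X$ if $i-1$ or $i+1$ lies in $C^{-\varepsilon}(X)$, and \emph{free} in $X$ otherwise. The vector $X$ is \emph{crowded} if $C(X)\ne\emptyset$ and every color in $C(X)$ is exposed in $X$.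
\end{definition}

\begin{lemma}\label{lem:exposed}
Let $i\in C^\varepsilon(X)$ be exposed in $X$.
\begin{enumerate}
\item[(a)] If $X\preceq Y$, then $i$ is exposed in $Y$.
\item[(b)] At most $q-1$ of the $k$-subsets of $X^\varepsilon$ have color $i$.
\end{enumerate}
\end{lemma}

\begin{proof}
Part (a) follows from $C^\pm(X)\subseteq C^\pm(Y)$. For (b), let $B$ be a $k$-subset of $X^{-\varepsilon}$ of color $i-1$ or $i+1$. It is adjacent to all $k$-subsets of $X^\varepsilon$, and it has at most $q-1$ neighbors of color $i$.
\end{proof}

An exposed color is thus rare on its side. A few rare colors are no contradiction, since the other colors may be shared by many sets. But if \emph{all} colors of a vector are rare, the vector has many colors. This suggests choosing the rule so that an exposed color is never a label unless there is no alternative: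
\[
\ell(X)=\begin{cases}\text{the largest free color of } X,&\text{if $X$ has a free color},\\ \max C(X),&\text{if $X$ is crowded}.\end{cases}
\]
A color is exposed in $-X$ if and only if it is exposed in $X$, because $C^\pm(-X)=C^\mp(X)$; hence $\ell(-X)=\ell(X)$ and this is a rule. Fix a chain $Y_1\prec\dots\prec Y_d$ as in Lemma~\ref{lem:chain}. A crowded vector may be followed by one that is not crowded, since a new coordinate can bring in a new free color, so we look at the last one. Let $r$ be the largest index such that $Y_r$ is crowded, and $r=0$ if there is none. The labels $\ell_1,\dots,\ell_r$ are \emph{early} and $\ell_{r+1},\dots,\ell_d$ are \emph{late}.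

\begin{lemma}\label{lem:unit}
If $c_{u+1}=c_u+1$, then $c_u$ and $c_{u+1}$ are both early.
\end{lemma}

\begin{proof}
Let $\{c_u,c_{u+1}\}=\{\ell_i,\ell_j\}$ with $i<j$. Both colors lie in $C(Y_j)$, and they have opposite signs, so $\ell_j$ is exposed in $Y_j$. The rule selects an exposed color only in a crowded vector, so $Y_j$ is crowded and $i<j\le r$.
\end{proof}

\begin{example}\label{ex:small}
Let $q=2$, $k\ge 2$ and $n=2k+2$, so that $d=4$ and $t=5$. The four labels omit one number of $[5]$, and their maximal runs of consecutive numbers are
\[
2345,\qquad 1\,|\,345,\qquad 12\,|\,45,\qquad 123\,|\,5,\qquad\text{or}\qquad 1234 .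
\]
In each case at least three labels have another label next to them, so $r\in\{3,4\}$ by Lemma~\ref{lem:unit}. In the crowded vector $Y_r$, all $k$-subsets of $Y_r^+$ and of $Y_r^-$ have different colors by Lemma~\ref{lem:exposed}(b), and both sides contain a $k$-set, since an exposed color has a neighbor of the other sign. Suppose that one side is a single $k$-set, of color $y$. Then the other side has at least $k+1$ elements because $r\ge 3$, hence at least $k+1\ge3$ colors, and being exposed they all lie in $\{y-1,y+1\}$, which is absurd. So both sides have at least $k+1$ elements, and $Y_r$ has at least $2(k+1)\ge6$ colors, more than $t=5$. Together with Proposition~\ref{prop:upper}, this gives $\chi_s(\mathrm{KG}(2k+2,k))=6$.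
\end{example}

\section{The colors of the last crowded vector}\label{sec:count}

In Example~\ref{ex:small} the crowded vector had more colors than exist. For large $n$ this cannot be expected: $t$ grows with $n$, while nothing forces $r$ to grow. We need an upper bound on the number of colors of $Y_r$ in terms of $r$ alone, and it will come from the late labels, which are free and therefore keep the colors of $Y_r$ away.

We first record how tightly the labels are packed in $[t]$. For $1\le u\le d-1$, the \emph{gap} between $c_u$ and $c_{u+1}$ has \emph{length} $\gamma_u=c_{u+1}-c_u$; a gap of length $1$ is a \emph{unit gap}. Let $g$ be the number of unit gaps, and let the \emph{excess}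
\[
e=(c_1-1)+(t-c_d)+\sum_{\gamma_u\ge2}(\gamma_u-2)\ \ge0
\]
measure the room at the two ends of $[t]$ and in gaps longer than $2$. There are $d-1-g$ gaps of length at least $2$, so $\sum_u\gamma_u=g+2(d-1-g)+\sum_{\gamma_u\ge2}(\gamma_u-2)$. Substituting this into $(c_1-1)+\sum_u\gamma_u+(t-c_d)=t-1=2d-4$ gives $e+2d-2-g=2d-4$, that is,
\begin{equation}\label{eq:excess}
e=g-2 .
\end{equation}
Hence $g\ge2$. Two unit gaps have at least three different endpoints, so Lemma~\ref{lem:unit} gives
\begin{equation}\label{eq:r}
r\ge3 .
\end{equation}
In particular $Y_r$ exists and is crowded. Put $S=C(Y_r)$, $S^\pm=C^\pm(Y_r)$, $a=a_r$ and $b=b_r$, so that $a+b=r$.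

\begin{lemma}\label{lem:lower}
If $k\ge3(q-1)$, then $|S|\ge3r-4$.
\end{lemma}

\begin{proof}
The set $Y_r^+$ has $\binom{k-1+a}{k}$ subsets of size $k$, and each color in $S^+$ is carried by at most $q-1$ of them by Lemma~\ref{lem:exposed}(b). The same holds on the negative side, so
\[
|S^+|\ge f(a),\qquad |S^-|\ge f(b),\qquad\text{where } f(x)=\left\lceil \frac{1}{q-1}\binom{k-1+x}{k}\right\rceil .
\]
We claim that $f(x)\ge3x-2$ for $x\ge2$. Since $\binom{k+1}{k}=k+1>3(q-1)$, we have $f(2)\ge4$. For $x\ge1$,
\[
\binom{k+x}{k}-\binom{k-1+x}{k}=\binom{k-1+x}{k-1}\ge\binom{k}{k-1}=k\ge3(q-1),
\]
so $f(x+1)\ge f(x)+3$, and the claim follows by induction.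

It remains to show that $a,b\ge2$. An exposed color has a neighbor of the opposite sign, so $S^+$ and $S^-$ are both nonempty, which means $a,b\ge1$. If $b=1$, then $Y_r^-$ is a single $k$-set, so $S^-=\{y\}$ for some $y$, and every color in $S^+$, being exposed, lies in $\{y-1,y+1\}$. But $a=r-1\ge2$ by \eqref{eq:r}, so $|S^+|\ge3a-2\ge4$, a contradiction. Exchanging the signs excludes $a=1$. Therefore $|S|=|S^+|+|S^-|\ge(3a-2)+(3b-2)=3r-4$.
\end{proof}

The constant $3$ is what the upper bound calls for. If the excess is small, almost every number in $[t]$ is a label or the midpoint of a gap of length $2$. We shall see that $S$ contains no late label and no such midpoint between two late labels, so each early label accounts for at most three colors of $S$: itself and one on each side. A large excess leaves more room, but by \eqref{eq:excess} it comes with many unit gaps, which use up sides of early labels.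

\begin{lemma}\label{lem:upperS}
$|S|\le3r-5$.
\end{lemma}

\begin{proof}
The early labels lie in $S$, because $\ell_j\in C(Y_j)\subseteq C(Y_r)$ for $j\le r$. For $j>r$ the vector $Y_j$ is not crowded, so $\ell_j$ is free in $Y_j$. We use three facts.
\begin{enumerate}
\item[(i)] No late label lies in $S$. Indeed, the colors of $S$ are exposed in $Y_r$, hence in $Y_j$ for $j>r$ by Lemma~\ref{lem:exposed}(a).
\item[(ii)] If $s\in S$ and $|s-\ell_j|=1$ for a late label $\ell_j$, then $s$ and $\ell_j$ have the same sign. Otherwise $s\in C(Y_j)$ would make $\ell_j$ exposed in $Y_j$.
\item[(iii)] $\ell_r=\max S$, by the rule for crowded vectors.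
\end{enumerate}

By (i), a color of $S$ other than the $r$ early labels is not a label at all. So it lies below $c_1$, above $c_d$, or strictly inside a gap. Call a gap \emph{occupied} if a color of $S$ lies strictly inside it, and let $h$ be the number of occupied gaps. An occupied gap has length $\gamma_u\ge2$ and contains $1+(\gamma_u-2)$ integers strictly inside. Adding up,
\begin{equation}\label{eq:Sh}
|S|\le r+(c_1-1)+(t-c_d)+\sum_{\text{occupied}}\bigl(1+(\gamma_u-2)\bigr)\le r+h+e .
\end{equation}
We bound $h$ by sorting the occupied gaps according to their ends (see Figure~\ref{fig:gaps}).

\emph{Both ends late.} If such a gap had length $2$, its midpoint $c_u+1\in S$ would have the sign of $c_u$ and the sign of $c_{u+1}$ by (ii), and these signs are opposite. So $\gamma_u\ge3$, the gap contributes at least $1$ to the excess, and there are at most $e$ occupied gaps of this kind.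

\emph{At least one end early.} Each early label has a lower and an upper \emph{side}, which makes $2r$ sides. The gap between $c_u$ and $c_{u+1}$ \emph{uses} the upper side of $c_u$ if $c_u$ is early and the lower side of $c_{u+1}$ if $c_{u+1}$ is early; each side is used by at most one gap. By Lemma~\ref{lem:unit} the unit gaps use $2g$ sides, and unit gaps are not occupied. Each occupied gap of the present kind uses at least one further side. The upper side of $\ell_r$ is used neither by a unit gap nor by an occupied gap: in the first case the upper end of the gap would be an early label, in the second case the gap would contain a color of $S$, and either way $S$ would have an element larger than $\ell_r$, against (iii). So there are at most $2r-2g-1$ occupied gaps of this kind.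

Thus $h\le e+2r-2g-1$, and \eqref{eq:Sh} and \eqref{eq:excess} give
\[
|S|\le 3r+2e-2g-1=3r+2(g-2)-2g-1=3r-5.\qedhere
\]
\end{proof}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[x=0.85cm]
\draw (0.6,0)--(13.4,0);
\foreach \x in {1,...,13} {\draw (\x,-0.07)--(\x,0.07); \node[below=4pt] at (\x,0) {\small $\x$};}
\foreach \x/\s in {1/+,3/-,6/+} {\draw[fill=white] (\x,0) circle (3pt); \node[above=4pt] at (\x,0) {$\s$};}
\foreach \x/\s in {8/-,9/+,11/-,12/+,13/-} {\fill (\x,0) circle (3pt); \node[above=4pt] at (\x,0) {$\s$};}
\end{tikzpicture}
\caption{A pattern of $d=8$ labels with alternating signs among $t=13$ colors; the $r=5$ early labels are black and the late labels are white. There are $g=3$ unit gaps and the excess is $e=1$. The color set $S$ of the last crowded vector contains no late label, and it cannot contain $2$, the midpoint between two late labels of opposite signs. Besides the early labels only $4,5,7,10$ remain, so $|S|\le 9\le 3r-5$.}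
\label{fig:gaps}
\end{figure}

\begin{proof}[Proof of Theorem~\ref{thm:q}]
If $k\ge3(q-1)$, Lemmas~\ref{lem:lower} and~\ref{lem:upperS} contradict each other. So $\mathrm{KG}(n,k)$ has no $q$-star-free coloring with colors in $[2d-3]$, and $\chi_{s,q}(\mathrm{KG}(n,k))\ge2d-2=2n-4k+2$. Proposition~\ref{prop:upper} gives the reverse inequality.
\end{proof}

\begin{remark}\label{rem:hyp}
The two bounds differ by exactly one, and each ingredient can be located.
\begin{enumerate}
\item[(a)] The hypothesis $k\ge3(q-1)$ is used only in Lemma~\ref{lem:lower}. For $q=k=2$ we have $f(2)=3$, so $a=b=2$ gives only $|S|\ge6$, while Lemma~\ref{lem:upperS} allows $7$. This is why $k=2$ needs its own proof.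
\item[(b)] The choice of $\max C(X)$ in a crowded vector is used only in (iii), where it removes one side. Without it the upper bound is $3r-4$, which equals $f(a)+f(b)=8$ for $q=2$, $k=3$, $a=b=2$. Which free color is chosen in the other vectors does not matter, as long as $\ell(-X)=\ell(X)$.
\item[(c)] The value $t=2d-3$ enters through \eqref{eq:excess}. For $t=2d-2$ the same computation gives $e=g-1$, hence only $r\ge2$ and $|S|\le3r-3$, and the contradiction disappears, as it must by Proposition~\ref{prop:upper}.
\end{enumerate}
\end{remark}

\section{The case $k=2$}\label{sec:two}

The vertices of $\mathrm{KG}(n,2)$ are the edges of the complete graph $K_n$, and two edges are adjacent in $\mathrm{KG}(n,2)$ when they are disjoint. A proper coloring is a partition of the edges of $K_n$ into classes $C_1,\dots,C_t$, some possibly empty, in each of which any two edges meet. It is star-free when every edge of a class $C_i$ is disjoint from at most one edge of $C_{i-1}$ and at most one edge of $C_{i+1}$.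

A family of pairwise meeting edges is a star, meaning that its edges have a common vertex, or a triangle. Indeed, if the family contains $ax$, $ay$ and an edge avoiding $a$, that edge is $xy$; an edge with at most one vertex in $\{a,x,y\}$ misses a side of this triangle, so the family is the triangle.

\begin{proposition}\label{prop:two}
For $n\ge4$, the graph $\mathrm{KG}(n,2)$ has no star-free coloring with colors in $[2n-7]$.
\end{proposition}

The plan is to reverse the construction of Section~\ref{sec:upper}, which pays two units for each new point. A class with four edges lets us delete a point and recover two units; if all classes are smaller, there are too many edges, except in two cases of equality.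

\begin{proof}
Suppose not. Take the smallest $n\ge4$ for which such a coloring exists, and put $t=2n-7$. For $n=4$ we would have $t=1$, although $K_4$ has disjoint edges; so $n\ge5$.

\emph{Every class has at most three edges.} Suppose that $|C_i|\ge4$. Then $C_i$ is a star with some center $a$. An edge $xy$ avoiding $a$ meets at most the edges $ax$ and $ay$ of $C_i$, so it is disjoint from at least two edges of $C_i$ and cannot have color $i-1$ or $i+1$. Hence the edges of $K_n-a$ avoid the colors $i-1,i,i+1$. On $K_n-a$, keep the colors at most $i-2$ and decrease the colors at least $i+2$ by $2$. The new colors lie in $[t-2]$. Differences within each group are unchanged, and a color of the first group, which is at most $i-2$, differs by at least $2$ from a color of the second, which is now at least $i$. So we obtain a star-free coloring of $\mathrm{KG}(n-1,2)$ with colors in $[2(n-1)-7]$, where $n-1\ge4$, contrary to the choice of $n$.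

It follows that $\binom n2\le3(2n-7)$, which is $n^2-13n+42=(n-6)(n-7)\le0$. So $n=6$ and $t=5$, or $n=7$ and $t=7$; in both cases $\binom n2=3t$, and every class has exactly three edges. Each class is a triangle, which we identify with its vertex set $T$, or a star $(a,L)$ with center $a$ and three leaves forming the set $L$. For two consecutive classes, each edge of one meets at least two of the three edges of the other.

\emph{(A) Two triangles are never consecutive.} Triangles with no common edge share at most one vertex, so two vertices of the first lie outside the second, and the edge joining them meets no edge of the second.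

\emph{(B) Consecutive stars have the same center.} Let $(a,L)$ and $(b,L')$ be consecutive with $a\ne b$. For $x\in L\setminus\{b\}$, the edge $ax$ meets the edge $by$ only if $y\in\{a,x\}$, so both $a$ and $x$ lie in $L'$. Thus $L\setminus\{b\}$ is contained in the $2$-set $L'\setminus\{a\}$, which forces $b\in L$. Then the edge $ab$ lies in both classes, a contradiction.

\emph{(C) If $(a,L)$ and $T$ are consecutive, then $L=T$.} If $T=\{a,y,z\}$, the edge $yz$ meets two edges of the star only if $y,z\in L$, and then $ay$ lies in both classes. So $a\notin T$. For $x\in L$, the edge $ax$ meets an edge of $T$ only if $x\in T$. Hence $L\subseteq T$, and both have three elements.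

Call a maximal sequence of consecutive stars a \emph{run}. By (B) a run of length $m$ consists of $3m$ edges at one vertex, so $3m\le n-1$: runs have length at most $1$ for $n=6$ and at most $2$ for $n=7$. Let $T,T'$ be two triangles with no triangle between them in the sequence $C_1,\dots,C_t$. The run between them is nonempty by (A). It does not have length $1$, since (C) would give $T=L=T'$. So
\begin{equation}\label{eq:pattern}
n=7,\quad\text{the classes from $T$ to $T'$ are } T,\ (a,T),\ (a,T'),\ T',\quad\text{and } T\cap T'=\emptyset,
\end{equation}
where the last property holds because the two stars have no common edge.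

If there is at most one triangle, then there are at most two runs, separated by it, so $t\le1+1+1=3$ for $n=6$ and $t\le2+1+2=5$ for $n=7$; both are false. So there are at least two triangles, and $n=t=7$ by \eqref{eq:pattern}. Let $T=C_p$ be the first triangle; $p\le3$ because the run before it has length at most $2$. The next triangle is $T'=C_{p+3}$, with $C_{p+1}=(a,T)$ and $C_{p+2}=(a,T')$, and the seven vertices are $a$, those of $T$ and those of $T'$. The class $C_{p+4}$ exists since $p+4\le7$. By (A) and (C) it is a star $(b',T')$ with $b'\notin T'$, and $b'\ne a$ because the edges from $a$ to $T'$ lie in $C_{p+2}$. So $b'\in T$.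

\emph{Case $p\ge2$.} By (A) and (C), $C_{p-1}$ is a star $(b,T)$ with $b\notin T$, and $b\neq a$ because the edges from $a$ to $T$ lie in $C_{p+1}$. So $b\in T'$, and the edge $bb'$ lies in both $C_{p-1}$ and $C_{p+4}$, a contradiction.

\emph{Case $p=1$.} Now $C_4=T'$ and $C_5=(b',T')$. By \eqref{eq:pattern}, $C_6$ is not a triangle, so it is a star, with center $b'$ by (B). Runs have length at most $2$, so $C_7$ is a triangle $T''$, and \eqref{eq:pattern} gives $C_6=(b',T'')$ and $T'\cap T''=\emptyset$. Since also $b'\notin T''$, only $T''=\{a\}\cup(T\setminus\{b'\})$ is possible. Then the edge $T\setminus\{b'\}$ lies in both $C_1$ and $C_7$, a contradiction.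
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
For $k\ge3$ apply Theorem~\ref{thm:q} with $q=2$. For $k=2$, Proposition~\ref{prop:two} gives $\chi_s(\mathrm{KG}(n,2))\ge2n-6$ and Proposition~\ref{prop:upper} gives $\chi_s(\mathrm{KG}(n,2))\le 2n-6$. In all cases $2n-4k+2=2\chi(\mathrm{KG}(n,k))-2$ by Lov\'asz's theorem.
\end{proof}

\section{Limits of the formula}\label{sec:limits}

The lower bound rests on the large number of $k$-subsets of $Y_r^+$ and $Y_r^-$ compared with $q$. It fails when $k$ is too small, and it fails for a sparser subgraph. The \emph{Schrijver graph} $\mathrm{SG}(n,k)$ is the subgraph of $\mathrm{KG}(n,k)$ induced by the \emph{stable} $k$-sets, those containing no two cyclically consecutive elements of $[n]$.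

\begin{proposition}\label{prop:limits}
\begin{enumerate}
\item[(a)] If $k=1$, then $\chi_s(\mathrm{KG}(n,1))=n$. So, among all $n\ge2k\ge2$, the formula $\chi_s(\mathrm{KG}(n,k))=2\chi(\mathrm{KG}(n,k))-2$ holds if and only if $k\ge2$ or $(n,k)=(2,1)$.
\item[(b)] If $1\le k\le q-2$ and $n\ge2k+1$, then $\chi_{s,q}(\mathrm{KG}(n,k))\le2\chi(\mathrm{KG}(n,k))-3$.
\item[(c)] For $k\ge2$, the graph $\mathrm{SG}(2k+1,k)$ is the cycle $C_{2k+1}$ and has $\chi=\chi_s=3<4=2\chi-2$.
\end{enumerate}
\end{proposition}

Part (b) shows that a condition of the form $k\ge\mathrm{const}\cdot q$ in Theorem~\ref{thm:q} is of the right order, and part (c) shows that Theorem~\ref{thm:main} does not extend to Schrijver graphs.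

\begin{proof}
(a) The graph $\mathrm{KG}(n,1)$ is $K_n$, for which $\chi_s=\chi=n$, and $n=2n-2$ if and only if $n=2$. The case $k\ge2$ is Theorem~\ref{thm:main}.

(b) We use induction on $n$. In $\mathrm{KG}(2k+1,k)$ every vertex has $k+1<q$ neighbors, so every proper coloring is $q$-star-free, and $\chi_{s,q}=\chi=3=2\chi-3$. Given a $q$-star-free coloring of $\mathrm{KG}(n,k)$ with colors in $[t]$, give the color $t+2$ to all $k$-subsets of $[n+1]$ that contain $n+1$. These sets pairwise intersect and the color $t+1$ is unused, so this is a $q$-star-free coloring of $\mathrm{KG}(n+1,k)$ with colors in $[t+2]$. The bound $2\chi-3$ also grows by $2$ from $n$ to $n+1$.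

(c) Read the elements modulo $2k+1$. The $k$ cyclic differences between successive elements of a stable $k$-set are at least $2$ and add up to $2k+1$, so one of them is $3$ and the others are $2$. The stable sets are therefore the $2k+1$ sets $A_i=\{i,i+2,\dots,i+2k-2\}$. The complement of $A_i$ is the $(k+1)$-set $\{i+1,i+3,\dots,i+2k-1\}\cup\{i+2k\}$, and a stable $k$-subset of it omits one of the consecutive elements $i+2k$ and $i+2k-1$. This leaves $A_{i+1}$ or, since $i+2k\equiv i-1$, the set $A_{i-1}$. So the graph is a cycle of odd length $2k+1$, and $\chi=3$. Color its vertices in cyclic order by $1,3,1,3,\dots,1,3,2$. A path on three vertices colored with two consecutive numbers contains the color $2$ and has ends of equal color. As only one vertex has color $2$, it would be the middle vertex, but its neighbors have the different colors $3$ and $1$. So the coloring is star-free and $\chi_s=3$.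
\end{proof}

\begin{thebibliography}{9}

\bibitem{fan}
K. Fan, \emph{Ann. of Math.} 56 (1952).

\bibitem{gkc}
\emph{A Generalization of Kneser's Conjecture}, \texttt{https://tomesphere.com/paper/0906.3427}.

\end{thebibliography}
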